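# Power sums generating the symmetric functions, and complements of numerical semigroups

## 1. Power sums, numerical semigroups, and two integers attached to them

Throughout, $\mathbb N=\{0,1,2,\dots\}$ and $F$ is a field of characteristic $0$.

**Power sums.** Let $x_1,\dots,x_n$ be indeterminates over $F$. For $k\ge 1$ put $p_k=x_1^k+\dots+x_n^k$, and let $e_1,\dots,e_n$ be the elementary symmetric functions. The field of symmetric rational functions is $F(e_1,\dots,e_n)$, and by Newton's identities it equals $F(p_1,\dots,p_n)$. Example: for $n=2$ we have $p_2=e_1^2-2e_2$, so $e_2=(p_1^2-p_2)/2$.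

**Numerical semigroup.** A numerical semigroup is an additive submonoid $A\subset\mathbb N$ whose elements have greatest common divisor $1$. Its complement $\mathbb N\setminus A$ is then finite, and the number of elements of the complement is the genus of $A$. The case $A=\mathbb N$, of genus $0$, is allowed. Example: the multiples and sums of $2$ and $5$ form $\langle 2,5\rangle=\{0,2,4,5,6,7,\dots\}$, with complement $\{1,3\}$ and genus $2$. Non-example: $\mathbb N\setminus\{2,3\}=\{0,1,4,5,\dots\}$ contains $1$ but not $1+1$.

A subset of $\mathbb N$ with finite complement contains two consecutive integers, so the gcd condition is automatic for it. Hence if $K$ is a finite set of positive integers, $\mathbb N\setminus K$ is a numerical semigroup if and only if it is closed under addition.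

**Length $L_A(m)$.** For a numerical semigroup $A$ and $0<m\in A$, let $L_A(m)$ be the largest $L$ such that $m$ is a sum of $L$ positive elements of $A$. Clearly $1\le L_A(m)\le m$, and $L_A(m)=1$ if and only if $m$ is not a sum of two positive elements of $A$. Examples: for $A=\langle 2,5\rangle$, $L_A(4)=2$, $L_A(5)=1$, $L_A(6)=3$, $L_A(7)=2$. For $A=\mathbb N$, $L_A(m)=m$.

**Degree $d(K)$.** Let $K$ be a set of $n$ distinct positive integers. In $n$ variables, put
$$d(K)=[F(e_1,\dots,e_n):F(p_k:k\in K)].$$
The number of variables is always the number of elements of $K$. The $p_k$ with $k\in K$ generate the field of symmetric functions if and only if $d(K)=1$. Example: $d(\{m\})=[F(x):F(x^m)]=m$.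

The degree is finite. Indeed, the Jacobian matrix $(k\,x_j^{k-1})_{k\in K,\,j}$ has determinant
$$\Big(\prod_{k\in K}k\Big)\sum_{\sigma}\operatorname{sgn}(\sigma)\prod_j x_j^{k_{\sigma(j)}-1},\qquad K=\{k_1,\dots,k_n\},\tag{1}$$
and the $n!$ monomials here are distinct because the $k_i$ are distinct. So the determinant is nonzero, and by the Jacobian criterion in characteristic $0$ the $n$ elements $p_k$ are algebraically independent. Both fields in the definition of $d(K)$ therefore have transcendence degree $n$, and the extension is finitely generated and algebraic.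

Now we can ask our question. A theorem of Kakeya says: if $\mathbb N\setminus\{k_1,\dots,k_n\}$ is a numerical semigroup, then $p_{k_1},\dots,p_{k_n}$ generate $\mathbb Q(p_1,\dots,p_n)$. Kakeya's conjecture is the converse: *if $n$ power sums $p_{k_1},\dots,p_{k_n}$ in $n$ variables generate the whole field $\mathbb Q(p_1,\dots,p_n)$, must $\{k_1,\dots,k_n\}$ be the complement of a numerical semigroup?* (The problem is taken from the MathOverflow page https://mathoverflow.net/questions/310210/reference-for-kakutani-result-on-power-sum-bases-of-symmetric-functions.) "Generate" means equality of subfields of $\mathbb Q(x_1,\dots,x_n)$. An abstract isomorphism would be no condition at all, since both fields are purely transcendental of degree $n$.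

The answer is yes, over every field of characteristic $0$, and we shall compute $d(K)$ exactly in the case that decides the matter.

## 2. One, two and three variables by hand

We use one textbook fact: if $f\in k[s]$ has degree $D\ge1$, then $[k(s):k(f(s))]=D$.

**One variable.** $d(\{m\})=m$, so only $K=\{1\}$ generates, and $\mathbb N\setminus\{1\}$ is the only numerical semigroup of genus $1$.

**Two variables, $K=\{1,m\}$.** From $\sum_l p_lz^l/l=-\log(1-e_1z+e_2z^2)=\sum_i\frac1i z^i(e_1-e_2z)^i$ we read off, setting $j=m-i$,
$$p_m=\sum_{0\le j\le m/2}(-1)^j\frac{m}{m-j}\binom{m-j}{j}e_1^{m-2j}e_2^{\,j}.$$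
Over the field $F(e_1)=F(p_1)$ this is a polynomial in $e_2$ of degree exactly $\lfloor m/2\rfloor$. Hence $d(\{1,m\})=\lfloor m/2\rfloor$ for $m\ge2$, which is $1$ only for $m=2,3$. These are the cases in which the complement is a semigroup. Note also that $\lfloor m/2\rfloor=L_{A'}(m)$ for $A'=\mathbb N\setminus\{1\}=\{0,2,3,\dots\}$.

**Two variables, $K=\{2,3\}$.** Here $e_2=(e_1^2-p_2)/2$, and $p_3=e_1^3-3e_1e_2$ becomes $e_1^3-3p_2e_1+2p_3=0$. Over $F(p_2)$ this says that $p_3$ is a polynomial of degree $3$ in $e_1$. Since $F(e_1,e_2)=F(p_2)(e_1)$, we get $d(\{2,3\})=3$.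

**Three variables, $K=\{1,3,4\}$.** Here $p_3=e_1^3-3e_1e_2+3e_3$ and $p_4=e_1^4-4e_1^2e_2+2e_2^2+4e_1e_3$. For fixed $p_1$ and $p_3$ the first formula is linear in $e_2,e_3$: it gives $e_3=\frac13(p_3-p_1^3)+p_1e_2$. So $F(e_1,e_2,e_3)=F(p_1,p_3)(e_2)$, and $p_4$ is a polynomial in $e_2$ of degree $2$ with leading coefficient $2$. Thus $d(\{1,3,4\})=2=L_{\langle2,5\rangle}(4)$.

## 3. Fixing all power sums but one: lines, and curves that are not lines

The examples suggest a first approach to the converse. If $\mathbb N\setminus K$ is not closed under addition, then some $k\in K$ is a sum $k=a+b$ of positive integers $a,b\notin K$. Fix the $p_j$ with $j\in K\setminus\{k\}$. This cuts out a curve in the space of $(e_1,\dots,e_n)$, and we must show that $p_k$ takes a general value at least twice on it.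

For $K=\{1,4\}$ and $K=\{1,3,4\}$, with $k=4=2+2$, the curve was a line and $p_4$ was a quadratic polynomial on it. We shall see that the curve is a line whenever $K\setminus\{k\}$ is itself the complement of a numerical semigroup. But that may fail. For $K=\{2,3\}$ the only choice is $k=2=1+1$, and the curve left after removing $2$ is $e_1^3-3e_1e_2=\pi$, that is, $e_2=(e_1^3-\pi)/(3e_1)$. This is not a line. Removing $3$ instead leaves the parabola $e_2=(e_1^2-\pi)/2$. With more elements in $K$ we have no such explicit description, and this is where the approach stops.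

The way past this is not to compute $d(K)$ for all $K$. Build $K$ up in increasing order, $K_i=\{k_1<\dots<k_i\}$, and stop at the first $i$ for which the complement fails to be a semigroup. Just before that moment the complement was a semigroup, so the line computation applies and gives $d(K_i)\ge2$. It then remains to see that adding *larger* exponents, with one new variable for each, cannot lower the degree. This gives the following plan.

**Theorem 1 (Kakeya's conjecture, with converse).** $d(K)=1$ if and only if $\mathbb N\setminus K$ is a numerical semigroup.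

**Theorem 2 (exact degree).** Let $A'$ be a numerical semigroup of genus $n-1\ge0$, $K'=\mathbb N\setminus A'$, and $0<m\in A'$. Then $d(K'\cup\{m\})=L_{A'}(m)$.

**Theorem 3 (monotonicity).** If $n\ge2$, then $d(K)\ge d(K\setminus\{\max K\})$, the right side being computed in $n-1$ variables.

**Corollary 4 (quantitative form).** Let $K=\{k_1<\dots<k_n\}$, $K_i=\{k_1,\dots,k_i\}$, $A_i=\mathbb N\setminus K_i$. If $A_n$ is not a numerical semigroup, let $i$ be minimal such that $A_i$ is not one. Then $d(K)\ge L_{A_{i-1}}(k_i)\ge2$, with equality $d(K)=L_{A_{i-1}}(k_i)$ if $i=n$.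

All four hold over every field $F$ of characteristic $0$. In Theorem 3 the word "max" matters: $d(\{1,3\})=1$, but removing the smaller exponent leaves $d(\{3\})=3$.

## 4. Theorem 1 from Theorems 2 and 3

Let $K=\{k_1<\dots<k_n\}$, with $K_i$ and $A_i=\mathbb N\setminus K_i$ as above, and $A_0=\mathbb N$. Each $A_i$ is cofinite and contains $0$, so it is a numerical semigroup if and only if it is closed under addition.

**Generation implies semigroup.** Suppose $d(K)=1$. Removing the largest element repeatedly, Theorem 3 gives
$$1=d(K_n)\ge d(K_{n-1})\ge\dots\ge d(K_1)\ge1,$$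
so every $d(K_i)=1$. We show by induction that each $A_i$ is a numerical semigroup. This holds for $A_0=\mathbb N$. If $A_{i-1}$ is a numerical semigroup, it has genus $i-1$ and $0<k_i\in A_{i-1}$, so Theorem 2 in $i$ variables gives $L_{A_{i-1}}(k_i)=d(K_i)=1$. Hence $k_i$ is not a sum of two positive elements of $A_{i-1}$. The set $A_i=A_{i-1}\setminus\{k_i\}$ is therefore still closed under addition: a sum of two of its positive elements lies in $A_{i-1}$ and is not $k_i$, and adding $0$ changes nothing. For $i=n$ this says that $\mathbb N\setminus K$ is a numerical semigroup.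

**Semigroup implies generation (Kakeya's theorem).** Let $A=\mathbb N\setminus K$ be a numerical semigroup, $m=\max K$ and $A'=A\cup\{m\}$. Every integer larger than $m$ lies in $A$, so $m$ plus any positive integer lies in $A$. Hence $A'$ is closed under addition, and its genus is $n-1$. If $m=a+b$ with positive $a,b\in A'$, then $a,b<m$, so $a,b\in A$ and $m=a+b\in A$, a contradiction. So $L_{A'}(m)=1$, and Theorem 2, with $K'=K\setminus\{m\}$, gives $d(K)=1$. $\blacksquare$

It remains to prove Theorems 2 and 3.

## 5. Passing to $\mathbb C$ and counting points in generic fibres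

**The degree does not depend on $F$.** We want to use geometry over $\mathbb C$, so we check that $d(K)$ is the same for $F$ and for $\mathbb Q$. Let $d$ be the degree over $\mathbb Q$, and abbreviate $e=(e_1,\dots,e_n)$, $p_K=(p_k)_{k\in K}$. The ring $\mathbb Q(e)\otimes_{\mathbb Q}F$ is a localization of $F[e]$, hence a domain. It is free of rank $d$ over $\mathbb Q(p_K)\otimes_{\mathbb Q}F$, which is a localization of the polynomial ring $F[p_K]$ and so has fraction field $F(p_K)$. Invert the nonzero elements of $\mathbb Q(p_K)\otimes F$. The result is a domain of dimension $d$ over the field $F(p_K)$, hence a field. It contains $F[e]$ and lies in $F(e)$, so it equals $F(e)$. Thus the degree over $F$ is also $d$. **From now on $F=\mathbb C$.**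

**The map $\Phi_K$.** Identify $\mathbb C^n$ with the set of monic polynomials $q(t)=\prod_{i=1}^n(t-x_i)$ via their coefficients, and let $p_k(q)=\sum_ix_i^k$. This is a polynomial in the coefficients of $q$. Put
$$\Phi_K:\mathbb C^n\to\mathbb C^K,\qquad q\mapsto(p_k(q))_{k\in K}.$$
The function field of the source is $\mathbb C(e)$, and the coordinates of the target pull back to the $p_k$. These are algebraically independent, so $\Phi_K$ is dominant, and its degree is $d(K)$. Example: for $K=\{2,3\}$ the fibre over $(\pi_2,\pi_3)$ corresponds to the roots of $X^3-3\pi_2X+2\pi_3$, which number $3$ for general $(\pi_2,\pi_3)$.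

We shall use these standard facts.

1. Let $X\to Y$ be a dominant morphism of irreducible complex varieties. Over some nonempty Zariski-open subset of $Y$ the fibres are nonempty of dimension $\dim X-\dim Y$. If $\dim X=\dim Y$, then over some nonempty open subset every fibre has exactly $[\mathbb C(X):\mathbb C(Y)]$ points (this uses characteristic $0$).
2. The closure of the image of $Z$ has dimension at most $\dim Z$. A proper closed subset of an irreducible variety has smaller dimension.
3. A nonempty Euclidean-open subset of $\mathbb C^N$ meets every nonempty Zariski-open subset.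
4. The inverse function theorem for holomorphic maps.

By fact 1 there is a nonempty Zariski-open $U\subset\mathbb C^K$ over which every fibre of $\Phi_K$ has exactly $d(K)$ points.

## 6. A very large root absorbs the largest power sum: proof of Theorem 3

Let $m=\max K$, $K'=K\setminus\{m\}$, $d'=d(K')$ and $\Phi'=\Phi_{K'}:\mathbb C^{n-1}\to\mathbb C^{K'}$. From the $d'$ points in a generic fibre of $\Phi'$ we must make $d'$ points in a generic fibre of $\Phi_K$, by adding one root.

The obvious added root is $x_n=0$. It does not help: if $e_1,\dots,e_n$ are rational functions of the $p_k$ $(k\in K)$, then setting $x_n=0$ (when the denominators survive) expresses the symmetric functions of $n-1$ variables through *all* $n$ power sums $p_k$, $k\in K$, and nothing lets us discard $p_m$. For $K=\{2,3\}$ it would leave us with $x^2$ and $x^3$, which generate $F(x)$, while $d(\{2\})=2$.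

Instead, take $x_n$ close to infinity, say near a huge number $T=1/\varepsilon$. Moving it to $\tau=T+\varepsilon^{m-1}\eta$ changes $\tau^m$ by about $m\eta$, but changes $\tau^k$ with $k<m$ only by about $k\varepsilon^{m-k}\eta$, which is tiny. So the last root tunes $p_m$ freely and hardly touches the other power sums, apart from the known shift by $T^k$. This works precisely because $m$ is the largest exponent.

**Step 1: a good fibre of $\Phi'$.** We want a fibre at which the inverse function theorem applies. By (1) for $K'$, the Jacobian determinant of $(p_k)_{k\in K'}$ with respect to $x_1,\dots,x_{n-1}$ is nonzero. By the chain rule it is the Jacobian determinant with respect to the coefficients of the polynomial times another factor. So $\det d\Phi'$ is not identically zero, the critical locus of $\Phi'$ is a proper closed subset of $\mathbb C^{n-1}$, and its image is not dense. Hence we can choose $\pi^0\in\mathbb C^{K'}$ with exactly $d'$ preimages $r^1,\dots,r^{d'}$, with $d\Phi'$ invertible at each of them.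

**Step 2: the rescaled equations.** We write the equations for the pair ($r$, last root) so that they make sense at $\varepsilon=0$. For $\varepsilon,\eta\in\mathbb C$ and $r\in\mathbb C^{n-1}$ define $H_\varepsilon(r,\eta)\in\mathbb C^K$ by
$$H_\varepsilon(r,\eta)_k=p_k(r)+\sum_{i=1}^k\binom ki\varepsilon^{im-k}\eta^i\qquad(k\in K).\tag{2}$$
Since $k\le m$ and $i\ge1$, all exponents $im-k$ are $\ge0$, so $H$ is polynomial in $(\varepsilon,r,\eta)$. The exponent is $0$ only for $i=1$, $k=m$. Therefore
$$H_0(r,\eta)=(\Phi'(r),\;p_m(r)+m\eta).$$
With $\eta^i=-p_m(r^i)/m$ (here $i$ is an index, as in $r^i$) we have $H_0(r^i,\eta^i)=(\pi^0,0)$. The differential $dH_0$ at this point is block triangular with diagonal blocks $d\Phi'$ and $m$, so it is invertible.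

Example: for $K=\{2,3\}$ and $r=t-x$, the components are $x^2+2\varepsilon\eta+\varepsilon^4\eta^2$ and $x^3+3\eta+3\varepsilon^3\eta^2+\varepsilon^6\eta^3$.

**Step 3: solutions for small $\varepsilon$.** We carry the $d'$ solutions at $\varepsilon=0$ over to $\varepsilon\neq0$. The map $G:(\varepsilon,r,\eta)\mapsto(\varepsilon,H_\varepsilon(r,\eta))$ has at $(0,r^i,\eta^i)$ the differential $\begin{pmatrix}1&0\\ *&dH_0\end{pmatrix}$, which is invertible. The $r^i$ are distinct, so we can choose bounded neighborhoods $N_i$ of $(r^i,\eta^i)$ whose projections to $r$-space are pairwise disjoint. By the inverse function theorem, $G$ maps some neighborhood of $(0,r^i,\eta^i)$ inside $\mathbb C\times N_i$ onto an open neighborhood of $(0,\pi^0,0)$. Intersecting these finitely many open neighborhoods, we find an open ball $B\ni(\pi^0,0)$ in $\mathbb C^K$ and $\varepsilon_0>0$ such that for $|\varepsilon|<\varepsilon_0$ and $b\in B$ the equation $H_\varepsilon=b$ has a solution in each $N_i$.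

**Step 4: from solutions to polynomials of degree $n$.** We now interpret (2) as power sums. Fix $\varepsilon\ne0$ with $|\varepsilon|<\varepsilon_0$, and put $T=1/\varepsilon$, $\tau=T+\varepsilon^{m-1}\eta$. For $k\in K$,
$$\tau^k-T^k=\sum_{i\ge1}\binom kiT^{k-i}\varepsilon^{i(m-1)}\eta^i=\sum_{i\ge1}\binom ki\varepsilon^{im-k}\eta^i .$$
So if $H_\varepsilon(r,\eta)=b$, the monic polynomial $q(t)=r(t)(t-\tau)$ of degree $n$ satisfies
$$p_k(q)=p_k(r)+\tau^k=b_k+T^k\qquad\text{for all }k\in K.$$

**Step 5: the polynomials are different.** Solutions from different $N_i$ must give different $q$. As the $N_i$ are bounded, there is $M$ such that for all $(r,\eta)\in\bigcup N_i$ the roots of $r$ have modulus at most $M$ and $|\eta|\le M$. Take $\varepsilon$ so small that $|\varepsilon|^{-1}-|\varepsilon|^{m-1}M>M$. Then $|\tau|>M$, so $\tau$ is the unique root of $q$ of largest modulus. Hence $q$ determines $\tau$, and then $r=q/(t-\tau)$. Solutions from different $N_i$ have different $r$, hence different $q$.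

**Step 6: conclusion.** Every point of the nonempty Euclidean-open set $B+(T^k)_{k\in K}$ has at least $d'$ preimages under $\Phi_K$. By fact 3 this set meets $U$, where fibres have exactly $d(K)$ points. So $d(K)\ge d'$. $\blacksquare$

## 7. Series supported on the semigroup, and fibres that are lines

We begin the proof of Theorem 2. Let $A'$ be a numerical semigroup of genus $n-1$, $K'=\mathbb N\setminus A'$, $0<m\in A'$, $K=K'\cup\{m\}$, $L=L_{A'}(m)$, and $A'_+=A'\setminus\{0\}$. The reason that fibres are lines is this: the conditions $p_k(q)=\pi_k$ $(k\in K')$ are linear conditions on the *logarithm* of a power series, and when $A'$ is a monoid they can be transferred to the series itself.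

Put
$$R=\Big\{\sum_{a\in A'}r_az^a\Big\}\subset\mathbb C[[z]],\qquad R_+=\{r\in R:r_0=0\}.$$
Example: for $A'=\langle2,5\rangle$, $R$ consists of the series without $z$ and $z^3$ terms.

Since $A'$ is closed under addition, $R$ is a subring. It is closed in the $z$-adic topology, because it is defined by the vanishing of coefficients. So the series for $\exp$ and $\log$ give mutually inverse bijections $R_+\leftrightarrow1+R_+$, and $1+R_+$ is a group under multiplication, with $u^{-1}=\exp(-\log u)$. In particular, for a series $u$ with constant term $1$,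
$$u\in R\iff\log u\in R.\tag{3}$$
This fails without the monoid property. With $\{2\}$ in place of $K'$, the series $e^z$ has no $z^2$ term in its logarithm, but has one itself. This is the parabola of Section 3.

For $\rho\in R_+$ define
$$T(\rho)=[z^m]\rho^L=\sum_{\substack{a_1+\dots+a_L=m\\a_i\in A'_+}}\rho_{a_1}\cdots\rho_{a_L}.$$
(This $T$ has nothing to do with the number $T$ of Section 6.) Let $R_+^{\,i}$ denote the set of finite sums of products of $i$ elements of $R_+$. Its elements are supported on sums of $i$ positive elements of $A'$, and $m$ is no such sum when $i>L$. So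
$$[z^m]\theta=0\quad\text{for }\theta\in R_+^{\,i},\ i>L,\tag{4}$$
$$T(\rho v)=T(\rho)\quad\text{for }\rho\in R_+,\ v\in1+R_+.\tag{5}$$
For (5), note that $\rho^Lv^L-\rho^L=\rho^L(v^L-1)\in R_+^{\,L+1}$ and apply (4).

**Step 1: generic fibres of $\Phi_{K'}$ in $n$ variables are lines.** Consider $\Phi_{K'}:\mathbb C^n\to\mathbb C^{K'}\cong\mathbb C^{n-1}$, $q\mapsto(p_k(q))_{k\in K'}$, with one variable more than conditions. Put
$$\tilde q(z)=z^nq(1/z)=\prod_i(1-x_iz)=1+q_1z+\dots+q_nz^n,\qquad\log\tilde q=-\sum_{l\ge1}p_l(q)\frac{z^l}{l}.$$
For $\pi\in\mathbb C^{K'}$ let $E_\pi=\exp\big(-\sum_{k\in K'}\pi_kz^k/k\big)$. For $k\in K'$ the coefficient of $z^k$ in $\log(\tilde qE_\pi^{-1})$ is $(\pi_k-p_k(q))/k$. Hence, using (3),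
$$p_k(q)=\pi_k\ \ \forall k\in K'\iff\log(\tilde qE_\pi^{-1})\in R\iff\tilde qE_\pi^{-1}\in R.$$
The last condition consists of the $n-1$ equations $[z^k](\tilde qE_\pi^{-1})=0$, $k\in K'$, which are affine-linear in $q_1,\dots,q_n$. So the fibre over $\pi$, if nonempty, is an affine space with direction space
$$D_\pi=\Big\{\tilde g=\sum_{i=1}^ng_iz^i:\ \tilde gE_\pi^{-1}\in R\Big\},\qquad\dim D_\pi\ge1,$$
the inequality because $n-1$ linear equations are imposed on $n$ unknowns. The $p_k$ with $k\in K'$ are part of the algebraically independent family $(p_k)_{k\in K}$, so $\Phi_{K'}$ is dominant. By fact 1 there is a nonempty open $U_1\subset\mathbb C^{K'}$ over which the fibre is nonempty of dimension $n-(n-1)=1$. For $\pi\in U_1$ the fibre is thus a line $\{\tilde q_0+s\tilde g:s\in\mathbb C\}$ with $D_\pi=\mathbb C\tilde g$.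

Example: $A'=\langle2,5\rangle$, $n=3$. With $E_\pi^{-1}=\exp(\pi_1z+\pi_3z^3/3)$, the direction equations are $g_1=0$ (coefficient of $z$) and, given this, $g_3+\pi_1g_2=0$ (coefficient of $z^3$). So $\tilde g=z^2-\pi_1z^3$ for every $\pi$. Since $q_2=e_2$ and $q_3=-e_3$, this is the line found in Section 2.

**Step 2: $p_m$ on such a line is a polynomial of degree at most $L$.** Put $\rho_0=\tilde q_0E_\pi^{-1}\in1+R_+$ and $\rho=\tilde gE_\pi^{-1}\in R_+$. Since $m\notin K'$, $[z^m]\log E_\pi=0$. So at the point $\tilde q=\tilde q_0+s\tilde g$, where $\tilde qE_\pi^{-1}=\rho_0+s\rho$,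
$$p_m=-m[z^m]\log(\rho_0+s\rho)=-m[z^m]\log\rho_0+m\sum_{i\ge1}\frac{(-1)^i}{i}s^i\,[z^m](\rho\rho_0^{-1})^i.$$
Here $\rho\rho_0^{-1}\in R_+$, so by (4) the terms with $i>L$ vanish. For $i=L$, (5) gives $[z^m](\rho\rho_0^{-1})^L=T(\rho\rho_0^{-1})=T(\rho)$. Hence $p_m$ is a polynomial in $s$ of degree $\le L$, and its coefficient at $s^L$ is
$$\frac{(-1)^Lm}{L}\,T(\rho),\qquad\rho=\tilde gE_\pi^{-1}.\tag{6}$$

Example, continued: for $m=4$, $L=2$, $\rho=(z^2-\pi_1z^3)E_\pi^{-1}$ has leading term $z^2$, so $T(\rho)=[z^4]\rho^2=1$ and (6) is $2$, as in Section 2. For $m=5$, $L=1$,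
$$T(\rho)=[z^5]\rho=\Big(\frac{\pi_1^3}{6}+\frac{\pi_3}{3}\Big)-\frac{\pi_1^3}{2}=\frac{\pi_3-\pi_1^3}{3}.$$
This is nonzero for general $\pi$, but it vanishes for some $\pi$.

## 8. The leading coefficient is generically nonzero

**Step 3 (claim).** *There is a nonempty open $U_2\subset U_1$ such that $T(\tilde gE_\pi^{-1})\ne0$ whenever $\pi\in U_2$ and $D_\pi=\mathbb C\tilde g$.*

A natural try is to exhibit one good $\pi$, say $\pi=0$, where $E_\pi=1$ and $D_0$ is spanned by the $z^a$ with $a\in A'_+$, $a\le n$. This fails in two ways. In the example just given, with $m=5$, $T$ vanishes at $\pi=0$. And for $A'=\langle2,7\rangle$, where $K'=\{1,3,5\}$ and $n=4$, $D_0$ is spanned by $z^2$ and $z^4$, so the fibre over $0$ is a plane. On the other hand, for general $\pi$ the vector $\tilde g$ is given by minors of a matrix, and it is not clear how to see that $T\neq0$.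

What helps is to exchange the roles: instead of solving for the direction $\tilde g$ when $\pi$ is given, consider all pairs $(\pi,\tilde g)$ and solve for $\pi$ when $\tilde g$ is given. Then a dimension count suffices, and one explicit good pair has to be found, but not at a prescribed $\pi$.

**Step 3a: the incidence variety.** Let
$$I=\{(\pi,[\tilde g])\in\mathbb C^{n-1}\times\mathbb P^{n-1}:\ \tilde gE_\pi^{-1}\in R\},\qquad\mathrm{Bad}=\{(\pi,[\tilde g])\in I:\ T(\tilde gE_\pi^{-1})=0\}.$$
The coefficients of $E_\pi^{-1}=\exp(\sum_{k\in K'}\pi_kz^k/k)$ are polynomials in $\pi$. The conditions defining $I$ are linear in $\tilde g$, and $T$ is homogeneous of degree $L$ in $\tilde g$. So both are closed algebraic sets. It suffices to show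
$$\dim\mathrm{Bad}\le n-2,\tag{7}$$
where a negative bound means that the set is empty. Then the projection of $\mathrm{Bad}$ to $\mathbb C^{n-1}$ is not dense, and we take for $U_2$ the intersection of $U_1$ with the complement of its closure.

**Step 3b: coordinates on a stratum.** We cut $I$ into pieces with simple equations. Write $I=\bigsqcup_{d=1}^nI_d$, where $I_d$ (locally closed) consists of the pairs in which $\tilde g$ has $z$-order $d$. On $I_d$ normalize
$$\tilde g=z^dh(z),\qquad h=1+h_1z+\dots+h_{n-d}z^{n-d},\qquad(h_1,\dots,h_{n-d})\in\mathbb C^{n-d}\text{ arbitrary}.$$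
Write $\log h=-\sum_{l\ge1}P_l(h)z^l/l$, where the $P_l$ are polynomials in the $h_j$, and put $w_k=(\pi_k-P_k(h))/k$ for $k\in K'$. Collecting the exponents in $K'$ and in $A'_+$ separately,
$$\tilde gE_\pi^{-1}=z^d\exp\Big(\sum_{k\in K'}\frac{\pi_kz^k}{k}-\sum_{l\ge1}\frac{P_l(h)z^l}{l}\Big)=z^d\exp\Big(\sum_{k\in K'}w_kz^k\Big)\cdot v,$$
$$v=\exp\Big(-\sum_{l\in A'_+}P_l(h)\frac{z^l}{l}\Big)\in1+R_+ .$$
Since $v$ is a unit of $R$, we have $\tilde gE_\pi^{-1}\in R$ if and only if
$$\sigma_w:=z^d\exp\Big(\sum_{k\in K'}w_kz^k\Big)\in R,$$
and in that case $T(\tilde gE_\pi^{-1})=T(\sigma_w)$ by (5). The map $(\pi,h)\mapsto(w,h)$ is a polynomial automorphism of $\mathbb C^{n-1}\times\mathbb C^{n-d}$, with inverse $\pi_k=kw_k+P_k(h)$. Hence, with $Z_d=\{w\in\mathbb C^{K'}:\sigma_w\in R\}$,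
$$I_d\cong Z_d\times\mathbb C^{n-d},\qquad\mathrm{Bad}\cap I_d\cong\{w\in Z_d:T(\sigma_w)=0\}\times\mathbb C^{n-d}.\tag{8}$$
The direction $h$ has disappeared from the conditions.

**Step 3c: the shape and dimension of $Z_d$.** We solve the equations of $Z_d$ one after another. The coefficient of $z^d$ in $\sigma_w$ is $1$, so $Z_d=\emptyset$ unless $d\in A'$. Let $d\in A'$, and let $c_l(w)=[z^l]\exp(\sum_{k\in K'}w_kz^k)$. The condition $\sigma_w\in R$ says that $[z^k]\sigma_w=0$ for all $k\in K'$. For $k<d$ this holds automatically, and $k=d$ does not occur. So $Z_d$ is given by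
$$c_{k-d}(w)=0\qquad\text{for all }k\in K'\text{ with }k>d.$$
For such $k$ we have $k-d\in K'$, since otherwise $k=d+(k-d)$ would lie in $A'$. Hence $w_{k-d}$ is one of our coordinates, and
$$c_{k-d}(w)=w_{k-d}+(\text{a polynomial in the }w_l\text{ with }l<k-d).$$
So the equations express the distinct coordinates $w_{k-d}$ successively through lower ones. Therefore $Z_d$ is isomorphic to an affine space, in particular irreducible, of dimension
$$n-1-\#\{k\in K':k>d\}=\#\{k\in K':k<d\}=d-1-\#\{a\in A':0<a<d\}.$$
With (8),
$$\dim I_d=n-1-\#\{a\in A':0<a<d\}\qquad(d\in A',\ 1\le d\le n).\tag{9}$$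
Example: for $A'=\langle2,7\rangle$, $n=4$, the stratum $I_4$ consists of the direction $z^4$ with $[z^5](z^4E_\pi^{-1})=\pi_1=0$. It has dimension $2=4-1-1$.

Let $e=\min A'_+$. Since $1,\dots,e-1\in K'$, we have $e-1\le n-1$, so $e\le n$. For $d<e$ the stratum $I_d$ is empty. For $d\in A'$ with $d>e$, (9) gives $\dim I_d\le n-2$, because $e$ itself is counted. So only $d=e$ needs attention.

**Step 3d: one good point in the stratum $d=e$.** By (8) and (9), $I_e\cong Z_e\times\mathbb C^{n-e}$ is irreducible of dimension $n-1$. By fact 2 it is enough to find $w\in Z_e$ with $T(\sigma_w)\ne0$. Then $\mathrm{Bad}\cap I_e$ is a proper closed subset of $I_e$ and has dimension at most $n-2$. Take the series with all coefficients $1$ on $A'_+$: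
$$\sigma=\sum_{a\in A'_+}z^a\in R_+,\qquad\sigma=z^e\exp\Big(\sum_{l\ge1}u_lz^l\Big),$$
the second formula defining the $u_l$, which is possible since $\sigma=z^e(1+\cdots)$. Put $w_k=u_k$ for $k\in K'$. Then
$$\sigma_w=\sigma\cdot\exp\Big(-\sum_{l\in A'_+}u_lz^l\Big)\in R,$$
so $w\in Z_e$. By (5), $T(\sigma_w)=T(\sigma)$, and this is the number of $L$-tuples $(a_1,\dots,a_L)\in(A'_+)^L$ with sum $m$. By the definition of $L$ it is positive.

Thus every stratum of $\mathrm{Bad}$ has dimension at most $n-2$. This is (7), and the claim is proved.

## 9. Counting points on the line: end of the proof of Theorem 2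

**Step 4.** We combine Steps 1–3 to count a generic fibre of $\Phi_K$. Let $U\subset\mathbb C^K=\mathbb C^{K'}\times\mathbb C$ be the nonempty open set over which fibres of $\Phi_K$ have exactly $d(K)$ points. Pick $(\pi^*,c^*)\in U$. The set of $\pi$ with $(\pi,c^*)\in U$ is open and nonempty, so it meets $U_2$. Fix such a $\pi\in U_2$. Then $\{c\in\mathbb C:(\pi,c)\in U\}$ is nonempty and open, so it contains all but finitely many $c$.

The points of $\Phi_K^{-1}(\pi,c)$ are the points of the line $\tilde q_0+s\tilde g$ at which $p_m=c$. They correspond bijectively to the solutions $s$ of $p_m(s)=c$. By Step 2 and the claim, $p_m(s)$ is a polynomial in $s$ of exact degree $L\ge1$. If $c$ is not one of the finitely many values of $p_m(s)$ at zeros of its derivative, there are exactly $L$ solutions. Choosing $c$ outside both finite sets, we get $d(K)=L=L_{A'}(m)$. $\blacksquare$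

With this, Theorems 2 and 3, and hence Theorem 1, are proved.

## 10. How far from generating: Corollary 4 and the family $\{1,\dots,n-1,m\}$

**Proof of Corollary 4.** Let $i$ be minimal such that $A_i$ is not a numerical semigroup. Since $A_0=\mathbb N$ is one, $i\ge1$ and $A_{i-1}$ is a numerical semigroup, of genus $i-1$. As $A_i=A_{i-1}\setminus\{k_i\}$ is not closed under addition while $A_{i-1}$ is, $k_i$ is a sum of two positive elements of $A_{i-1}$, so $L_{A_{i-1}}(k_i)\ge2$. Theorem 3 applied repeatedly, and then Theorem 2 in $i$ variables, give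
$$d(K)\ge d(K_i)=L_{A_{i-1}}(k_i).$$
If $i=n$, then $K_i=K$ and equality holds. $\blacksquare$

The inequality can be strict when $i<n$. For $K=\{2,3\}$ we have $i=1$ and $L_{\mathbb N}(2)=2$, while $d(K)=3$ by Section 2.

**The bound $2$ is attained for every $n$.** Take $A'=\{0\}\cup\{a\in\mathbb N:a\ge n\}$, of genus $n-1$, with $K'=\{1,\dots,n-1\}$. An integer $m\ge n$ is a sum of $L\ge1$ integers that are all $\ge n$ if and only if $m\ge Ln$. So $L_{A'}(m)=\lfloor m/n\rfloor$, and Theorem 2 gives
$$d(\{1,\dots,n-1,m\})=\lfloor m/n\rfloor\qquad(m\ge n).$$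
For $2n\le m<3n$ the degree is exactly $2$, so the bound $d(K)\ge2$ for non-generating $K$ cannot be improved for any $n$. For $n=2$ this is the formula $\lfloor m/2\rfloor$ that we computed by hand.
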